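\newtheorem{theorem}{Theorem}
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{definition}
\newtheorem{example}[theorem]{Example}


\title{Monotonicity of the optimized quantum $f$-divergence\\ under positive trace-preserving maps}

\begin{abstract}
We prove that the optimized quantum $f$-divergence satisfies the data processing inequality for every positive trace-preserving linear map between finite-dimensional matrix algebras; neither complete positivity nor a Schwarz inequality is needed. The substitute for the Schwarz inequality is the following property of a positive map $\Phi$ with $\Phi(1)\le 1$. For every $Y$ there is an operator $Z$ with $\operatorname{Re}Z=\operatorname{Re}\Phi(Y)$ for which $ZZ^*\le\Phi(YY^*)$ and a weighted companion inequality hold simultaneously. The anti-Hermitian part of $Z$ is not prescribed, and this freedom compensates for the missing complete positivity. The same property yields the inequality before optimization, with an explicit choice of the optimization variable,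 and the monotonicity of the standard $f$-divergences. For Hermitian-preserving unital maps its unweighted form is equivalent to positivity.
\end{abstract}

\section{The question and the answer}

\subsection{The divergence}

All Hilbert spaces are finite-dimensional. We write $X^*$ for the adjoint of $X$ and $\operatorname{Re}Y=\frac12(Y+Y^*)$. For vectors $u,v$, $uv^*$ is the rank-one operator $w\mapsto\langle v,w\rangle u$. The space $\mathcal B(\mathcal H)$ carries the inner product $\langle X,Y\rangle=\operatorname{tr}X^*Y$, and $L_AX=AX$, $R_AX=XA$ are left and right multiplication. Inverses and negative powers of a positive semi-definite operator are taken on its support. A function $f:(0,\infty)\to\mathbb R$ is \emph{operator anti-monotone} if $f(A)\ge f(B)$ whenever $0<A\le B$ are matrices of the same, arbitrary, size.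

Let $\{|i\rangle\}$ be an orthonormal basis of $\mathcal H$, let $\hat{\mathcal H}$ be a copy of $\mathcal H$, let $|\Gamma\rangle=\sum_i|i\rangle|i\rangle\in\mathcal H\otimes\hat{\mathcal H}$, and let $T$ be the transpose in this basis. For $\rho\ge0$ put $|\phi^\rho\rangle=(\rho^{1/2}\otimes I)|\Gamma\rangle$. For positive definite $\omega,\tau$ and operator anti-monotone $f$ define
\[
\tilde Q_f(\rho\Vert\omega;\tau)=\langle\phi^\rho|\,f(\tau^{-1}\otimes\omega^T)\,|\phi^\rho\rangle .
\]
For a density operator $\rho$ and $\sigma\ge0$, the \emph{optimized quantum $f$-divergence} is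
\[
\tilde Q_f(\rho\Vert\sigma)=\sup_{\tau>0,\ \operatorname{tr}\tau\le1,\ \epsilon>0}\tilde Q_f(\rho\Vert\sigma+\epsilon\Pi_\sigma^\perp;\tau)\in(-\infty,+\infty],
\]
where $\Pi_\sigma^\perp$ is the projection onto the kernel of $\sigma$.

The auxiliary space can be removed. The map $X\mapsto(X\otimes I)|\Gamma\rangle$ is unitary from $\mathcal B(\mathcal H)$ onto $\mathcal H\otimes\hat{\mathcal H}$, because $\langle\Gamma|X^*Y\otimes I|\Gamma\rangle=\operatorname{tr}X^*Y$. Since $(I\otimes B^T)|\Gamma\rangle=(B\otimes I)|\Gamma\rangle$, it carries $X\mapsto AXB$ to $A\otimes B^T$. It also sends $\rho^{1/2}$ to $|\phi^\rho\rangle$. Hence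
\begin{equation}\label{eq:LR}
\tilde Q_f(\rho\Vert\omega;\tau)=\big\langle\rho^{1/2},\,f(L_\tau^{-1}R_\omega)\,\rho^{1/2}\big\rangle ,
\end{equation}
where $L_\tau^{-1}R_\omega:X\mapsto\tau^{-1}X\omega$ is positive definite. This operator is a noncommutative ratio of $\omega$ and $\tau$. If $\rho,\omega,\tau$ are diagonal with entries $\rho_i,\omega_i,\tau_i$, then \eqref{eq:LR} is $\sum_i\rho_if(\omega_i/\tau_i)$.

\begin{example}\label{ex:f}
Let $\sigma>0$, so that no $\epsilon$ is needed.

(a) For $f(x)=1/x$, \eqref{eq:LR} with $\omega=\sigma$ is $\operatorname{tr}\tau\rho^{1/2}\sigma^{-1}\rho^{1/2}$. Its supremum over $\tau$ is the largest eigenvalue of $\rho^{1/2}\sigma^{-1}\rho^{1/2}$, which is also that of $\sigma^{-1/2}\rho\sigma^{-1/2}$. So $\tilde Q_f(\rho\Vert\sigma)=\min\{s:\rho\le s\sigma\}$.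

(b) For $f(x)=-x$, \eqref{eq:LR} is $-\operatorname{tr}\tau^{-1}X$ with $X=\rho^{1/2}\sigma\rho^{1/2}$. By Cauchy--Schwarz, $(\operatorname{tr}X^{1/2})^2=(\operatorname{tr}\tau^{1/2}\tau^{-1/2}X^{1/2})^2\le\operatorname{tr}\tau\,\operatorname{tr}\tau^{-1}X$. The choice $\tau=(X^{1/2}+\eta1)/\operatorname{tr}(X^{1/2}+\eta1)$ with $\eta\downarrow0$ gives equality in the limit. So $\tilde Q_f(\rho\Vert\sigma)=-\big(\operatorname{tr}(\rho^{1/2}\sigma\rho^{1/2})^{1/2}\big)^2$.

(c) For $f=-\log$ we have $\log(L_\tau^{-1}R_\sigma)=-L_{\log\tau}+R_{\log\sigma}$, so \eqref{eq:LR} is $\operatorname{tr}\rho\log\tau-\operatorname{tr}\rho\log\sigma$. Klein's inequality $\operatorname{tr}\rho\log\rho-\operatorname{tr}\rho\log\tau\ge\operatorname{tr}\rho-\operatorname{tr}\tau\ge0$ and the choice $\tau=(1-\eta)\rho+\eta1/\dim\mathcal H$, $\eta\downarrow0$, show that $\tilde Q_f(\rho\Vert\sigma)=\operatorname{tr}\rho(\log\rho-\log\sigma)$.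
\end{example}

\subsection{The theorem}

A divergence should not grow when both arguments are processed by the same map. For $\tilde Q_f$ and quantum channels (completely positive trace-preserving maps) this is known, and it is also known for positive trace-preserving maps satisfying a Schwarz inequality. Whether positivity alone suffices was posed as an open question in \cite{problem}. Example~\ref{ex:f}(a) suggests that it does: if $\rho\le s\sigma$, then $\mathcal N(\rho)\le s\,\mathcal N(\sigma)$ for every positive $\mathcal N$, so for $f(x)=1/x$ (and $\sigma,\mathcal N(\sigma)>0$) monotonicity uses nothing but positivity and trace preservation. We show that this is the general situation.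

Throughout, $\mathcal N:\mathcal B(\mathcal H)\to\mathcal B(\mathcal K)$ is linear and positive, and $\Phi:\mathcal B(\mathcal K)\to\mathcal B(\mathcal H)$ is its adjoint, $\operatorname{tr}\Phi(Y)X=\operatorname{tr}Y\mathcal N(X)$. Then $\Phi$ is positive, hence $\Phi(Y^*)=\Phi(Y)^*$ and $\operatorname{Re}\Phi(Y)=\Phi(\operatorname{Re}Y)$. The map $\mathcal N$ is trace preserving iff $\Phi(1)=1$, and it does not increase the trace of positive operators iff $\Phi(1)\le1$.

\begin{theorem}\label{thm:main}
Let $\mathcal N$ be positive with $\Phi(1)\le1$, let $\rho$ be a density operator with $\operatorname{tr}\mathcal N(\rho)=1$, let $\sigma\ge0$ and $\sigma'\ge\mathcal N(\sigma)$. Then, for every operator anti-monotone $f$,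
\[
\tilde Q_f(\rho\Vert\sigma)\ \ge\ \tilde Q_f(\mathcal N(\rho)\Vert\sigma'),
\]
where the value $+\infty$ is allowed. In particular, for every positive trace-preserving $\mathcal N$, every density operator $\rho$ and every $\sigma\ge0$,
\[
\tilde Q_f(\rho\Vert\sigma)\ \ge\ \tilde Q_f(\mathcal N(\rho)\Vert\mathcal N(\sigma)).
\]
\end{theorem}

The condition $\operatorname{tr}\mathcal N(\rho)=1$ cannot be dropped. For the constant function $f=-1$ the same formula gives $-\operatorname{tr}\rho=-1$ on the left and $-\operatorname{tr}\mathcal N(\rho)$ on the right, which is larger if $\operatorname{tr}\mathcal N(\rho)<1$.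

The idea of the proof is as follows. An integral representation of $f$ reduces the inequality to resolvents of $L_\tau^{-1}R_\omega$, and each resolvent is a maximum over test operators. A test operator for $\mathcal N(\rho)$ must therefore be pulled back to one for $\rho$. For completely positive $\mathcal N$ the adjoint $\Phi$ does this. For positive $\mathcal N$ we use that the test operator enters the linear term of the variational problem only through its real part, so its anti-Hermitian part may be chosen freely. Section~2 makes this precise and Section~3 proves that a suitable choice exists. Sections~4 and~5 give the inequality before and after optimization. Section~6 treats standard $f$-divergences, and Section~7 gives a converse.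

\section{Where a Schwarz inequality would enter}

\subsection{Reduction to resolvents}

By the L\"owner--Nevanlinna representation (see, e.g., \cite[Ch.~V]{bhatia}), an operator anti-monotone $f$ on $(0,\infty)$ has the form
\begin{equation}\label{eq:rep}
f(x)=c-bx+\int_{[0,\infty)}\Big(\frac1{x+\lambda}-\frac\lambda{1+\lambda^2}\Big)d\mu(\lambda),
\end{equation}
with $c\in\mathbb R$, $b\ge0$ and a positive measure $\mu$ satisfying $\int\frac{d\mu(\lambda)}{1+\lambda^2}<\infty$. The integrand equals $\frac{1-\lambda x}{(x+\lambda)(1+\lambda^2)}$. It is bounded by a constant times $(1+\lambda^2)^{-1}$, uniformly for $x$ in compact subsets of $(0,\infty)$. So \eqref{eq:rep} may be applied to positive definite operators, and the integrals converge absolutely. For $\rho\ge0$, $S,\tau>0$ and $\lambda\ge0$ put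
\[
q_\lambda(\rho,S,\tau)=\big\langle\rho^{1/2},(L_\tau^{-1}R_S+\lambda)^{-1}\rho^{1/2}\big\rangle .
\]

\begin{lemma}\label{lem:res}
Let $\rho,S,\tau$ be operators on $\mathcal H$ and $\rho',S',\tau'$ operators on $\mathcal K$, where $\rho,\rho'$ are density operators and $S,\tau,S',\tau'$ are positive definite. If $q_\lambda(\rho,S,\tau)\ge q_\lambda(\rho',S',\tau')$ for all $\lambda\ge0$, then $\tilde Q_f(\rho\Vert S;\tau)\ge\tilde Q_f(\rho'\Vert S';\tau')$ for every operator anti-monotone $f$.
\end{lemma}

\begin{proof}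
Write $q_\lambda,q'_\lambda$ for the two resolvent quantities, and $m=\langle\rho^{1/2},L_\tau^{-1}R_S\rho^{1/2}\rangle$, $m'=\langle\rho'^{1/2},L_{\tau'}^{-1}R_{S'}\rho'^{1/2}\rangle$. Since $\|\rho^{1/2}\|^2=\operatorname{tr}\rho=1$, expansion of the resolvent gives $q_\lambda=\lambda^{-1}-\lambda^{-2}m+O(\lambda^{-3})$ as $\lambda\to\infty$, and likewise for $q'_\lambda$. The leading terms agree, so $q_\lambda\ge q'_\lambda$ for large $\lambda$ forces $m\le m'$. By \eqref{eq:LR} and \eqref{eq:rep},
\[
\tilde Q_f(\rho\Vert S;\tau)=c-bm+\int\Big(q_\lambda-\frac\lambda{1+\lambda^2}\Big)d\mu(\lambda),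
\]
and similarly for the primed quantity. Compare term by term, using $b\ge0$ and $\mu\ge0$.
\end{proof}

We bound a resolvent from below by means of a maximum over test operators.

\begin{lemma}\label{lem:var}
Let $\rho\ge0$ have support projection $\Pi$, let $S>0$, and let $\tau>0$ commute with $\Pi$. Put $\omega=\rho^{-1/2}\tau\rho^{-1/2}$, which is positive definite on $\Pi\mathcal H$. Then for $\lambda\ge0$
\[
q_\lambda(\rho,S,\tau)=\max_{Y=\Pi Y}\big\{2\operatorname{Re}\operatorname{tr}\rho Y-\operatorname{tr}S\,Y^*\omega^{-1}Y-\lambda\operatorname{tr}\rho\,YY^*\big\}.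
\]
\end{lemma}

\begin{proof}
Since $\tau$ commutes with $\Pi$, the operator $M=L_\tau^{-1}R_S+\lambda$ leaves $\mathcal V=\{X:\Pi X=X\}$ invariant; it is positive definite there, and $\rho^{1/2}\in\mathcal V$. For $v\in\mathcal V$ one has $\langle v,M^{-1}v\rangle=\max_{X\in\mathcal V}\{2\operatorname{Re}\langle v,X\rangle-\langle X,MX\rangle\}$, with maximizer $X=M^{-1}v$ (complete the square). Take $v=\rho^{1/2}$ and substitute $X=\rho^{1/2}Y$, a bijection of $\{Y:\Pi Y=Y\}$ onto $\mathcal V$. Because $\tau$ commutes with $\Pi$, the inverse of $\omega$ on $\Pi\mathcal H$ is $\omega^{-1}=\rho^{1/2}\tau^{-1}\rho^{1/2}$. Therefore $\langle X,\tau^{-1}XS\rangle=\operatorname{tr}Y^*\rho^{1/2}\tau^{-1}\rho^{1/2}YS=\operatorname{tr}S\,Y^*\omega^{-1}Y$. Also $\langle X,X\rangle=\operatorname{tr}\rho\,YY^*$ and $\langle\rho^{1/2},X\rangle=\operatorname{tr}\rho Y$.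
\end{proof}

\subsection{What must be pulled back}

To see what is needed, let $\mathcal N$ be trace preserving, $\rho$ and $\rho'=\mathcal N(\rho)$ invertible, $S'=\mathcal N(S)>0$. Lemma~\ref{lem:var} encodes $\tau'$ by $\omega'=\rho'^{-1/2}\tau'\rho'^{-1/2}$, with $\operatorname{tr}\tau'=\operatorname{tr}\rho'\omega'$. This suggests pulling back $\omega'$ to $\omega=\Phi(\omega')$, that is, taking
\[
\tau=\rho^{1/2}\Phi(\omega')\rho^{1/2},\qquad \operatorname{tr}\tau=\operatorname{tr}\rho\,\Phi(\omega')=\operatorname{tr}\rho'\omega'=\operatorname{tr}\tau' ,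
\]
so that the trace constraint is respected. Given a maximizer $Y'$ for $\rho',S',\tau'$, we then want a test operator $Z$ on $\mathcal H$ with
\begin{equation}\label{eq:wish}
\operatorname{Re}Z=\Phi(\operatorname{Re}Y'),\qquad ZZ^*\le\Phi(Y'Y'^*),\qquad Z^*\Phi(\omega')^{-1}Z\le\Phi(Y'^*\omega'^{-1}Y').
\end{equation}
Taking traces against $\rho,\rho,S$ then shows that $Z$ does at least as well as $Y'$. The first requirement concerns only real parts: $\rho$ is Hermitian, so $\operatorname{Re}\operatorname{tr}\rho Z=\operatorname{tr}\rho\operatorname{Re}Z$, and the anti-Hermitian part of $Z$ is invisible in the linear term.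

If $\Phi$ is completely positive, $Z=\Phi(Y')$ works. Indeed, one applies $\Phi$ entrywise to the positive semi-definite block matrices $\begin{pmatrix}Y'Y'^*&Y'\\Y'^*&1\end{pmatrix}$ and $\begin{pmatrix}\omega'&Y'\\Y'^*&Y'^*\omega'^{-1}Y'\end{pmatrix}$. With this choice of $Z$ the second requirement in \eqref{eq:wish} is the Schwarz inequality $\Phi(Y')\Phi(Y')^*\le\Phi(Y'Y'^*)$. For a merely positive $\Phi$ it can fail, and the anti-Hermitian part must be used.

\begin{example}\label{ex:half}
On $2\times2$ matrices let $\Phi(Y)=\frac12(Y+Y^T)$, which is positive and unital. Take $\omega'=1$ and $Y'=E_{12}$, a matrix unit. Then $\Phi(Y')=\frac12(E_{12}+E_{21})$ is Hermitian with square $\frac14 1\not\le E_{11}=\Phi(Y'Y'^*)$, so neither $\Phi(Y')$ nor $\Phi(Y')^*$ is admissible in \eqref{eq:wish}. Now consider an arbitrary $Z$. The requirements are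
\[
ZZ^*\le E_{11},\qquad Z^*Z\le E_{22},\qquad \operatorname{Re}Z=\tfrac12(E_{12}+E_{21}).
\]
The first two say that $Z=zE_{12}$ with $|z|\le1$; the third then forces $z=1$. So $Z=E_{12}$ is the unique solution. The map $\Phi$ has destroyed the anti-Hermitian part of $Y'$, and $Z$ restores it.

For the transposition $\Phi(Y)=Y^T$ itself and any $Y'$, one may take $Z=\Phi(Y')^*=\overline{Y'}$, the entrywise conjugate. Then $\operatorname{Re}Z=\operatorname{Re}\Phi(Y')$, $ZZ^*=\overline{Y'Y'^*}=\Phi(Y'Y'^*)$, and similarly $Z^*\Phi(\omega')^{-1}Z=\Phi(Y'^*\omega'^{-1}Y')$.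
\end{example}

For a general positive map we have no such formula for $Z$. We must show that a suitable anti-Hermitian part exists, and that a single $Z$ serves both inequalities in \eqref{eq:wish}. The first point is Lemma~\ref{lem:ando}. The second is solved in Lemma~\ref{lem:schwarz} by splitting $Y'$ into rank-one pieces, for each of which the two inequalities differ only by a scaling.

\section{A substitute for the Schwarz inequality}

For $Y'=uv^*$ of rank one, positivity of $\Phi$ yields, for real $x,y$,
\begin{equation}\label{eq:rankone}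
x^2\Phi(uu^*)+xy\,\Phi(uv^*+vu^*)+y^2\Phi(vv^*)=\Phi\big((xu+yv)(xu+yv)^*\big)\ge0 .
\end{equation}
We need to convert such a real quadratic form into a positive semi-definite block matrix. That the form is nonnegative is clearly necessary in the next lemma: test the block matrix on vectors $(x\xi,y\xi)$.

\begin{lemma}\label{lem:ando}
Let $A,B,H$ be Hermitian matrices of the same size with $x^2A+2xyH+y^2B\ge0$ for all real $x,y$. Then there is a Hermitian $G$ with
\[
\begin{pmatrix}A&H+iG\\H-iG&B\end{pmatrix}\ge0 .
\]
\end{lemma}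

\begin{proof}
The proof is by duality: a separating functional is given by a positive semi-definite block matrix with Hermitian off-diagonal block, and such a functional decomposes into evaluations of the quadratic form.

Let $\mathcal C$ be the set of all triples $(M_{11},K,M_{22})$ of Hermitian matrices of the given size for which some Hermitian $G$ makes $\begin{pmatrix}M_{11}&K+iG\\K-iG&M_{22}\end{pmatrix}$ positive semi-definite. It is a convex cone. It is closed: along a convergent sequence of triples in $\mathcal C$ the corresponding block matrices are positive semi-definite with bounded trace, so a subsequence converges to a positive semi-definite matrix, whose off-diagonal block has the limit of the $K$'s as real part.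

Suppose $(A,H,B)\notin\mathcal C$. By separation there are Hermitian $p,q,r$ such that the functional
\[
\ell(M_{11},K,M_{22})=\operatorname{tr}pM_{11}+2\operatorname{tr}qK+\operatorname{tr}rM_{22}
\]
is nonnegative on $\mathcal C$ and $\ell(A,H,B)<0$. Every positive semi-definite $M=\begin{pmatrix}M_{11}&M_{12}\\M_{12}^*&M_{22}\end{pmatrix}$ gives a point $(M_{11},\operatorname{Re}M_{12},M_{22})$ of $\mathcal C$, at which $\ell$ equals $\operatorname{tr}\begin{pmatrix}p&q\\q&r\end{pmatrix}M$. Hence $\begin{pmatrix}p&q\\q&r\end{pmatrix}\ge0$.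

Replace $r$ by $r+\eta1$, where $\eta>0$ is so small that $\ell(A,H,B)$ remains negative. The block matrix remains positive semi-definite and now $r>0$, so the Schur complement gives $p\ge qr^{-1}q$. Diagonalize $r^{-1/2}qr^{-1/2}=\sum_j\kappa_je_je_j^*$ with $(e_j)$ an orthonormal basis and $\kappa_j$ real, and put $g_j=r^{1/2}e_j$. Then
\[
r=\sum_jg_jg_j^*,\qquad q=\sum_j\kappa_jg_jg_j^*,\qquad qr^{-1}q=\sum_j\kappa_j^2g_jg_j^* .
\]
Since $A\ge0$ (take $x=1$, $y=0$ in the hypothesis), we obtain
\[
\ell(A,H,B)=\operatorname{tr}pA+2\operatorname{tr}qH+\operatorname{tr}rB\ \ge\ \sum_j\big\langle g_j,(\kappa_j^2A+2\kappa_jH+B)g_j\big\rangle\ \ge\ 0,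
\]
a contradiction.
\end{proof}

In Example~\ref{ex:half}, with $u=e_1$ and $v=e_2$, the form \eqref{eq:rankone} is $x^2E_{11}+xy(E_{12}+E_{21})+y^2E_{22}$, and $H+iG=E_{12}$ is the off-diagonal block found there.

\begin{lemma}\label{lem:schwarz}
Let $\Phi:\mathcal B(\mathcal K)\to\mathcal B(\mathcal H)$ be positive with $\Phi(1)\le1$. Let $P$ be a projection on $\mathcal K$, let $\omega\ge0$ have support $P\mathcal K$, and let $Y=PY\in\mathcal B(\mathcal K)$. Then there is $Z\in\mathcal B(\mathcal H)$ with $\operatorname{Re}Z=\Phi(\operatorname{Re}Y)$ and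
\[
\begin{pmatrix}\Phi(YY^*)&Z\\Z^*&1\end{pmatrix}\ge0,\qquad
\begin{pmatrix}\Phi(\omega)&Z\\Z^*&\Phi(Y^*\omega^{-1}Y)\end{pmatrix}\ge0 .
\]
\end{lemma}

\begin{proof}
We decompose $Y$ into rank-one pieces adapted to $\omega$. Let $C=\omega^{-1/2}Y$. Since $PY=Y$, we have $Y=\omega^{1/2}C$ and $C^*C=Y^*\omega^{-1}Y$. Let $(v_i)$ be an orthonormal eigenbasis of $C^*C$ with eigenvalues $c_i^2$, $c_i\ge0$, and put $u_i=Yv_i=\omega^{1/2}Cv_i$. If $c_i=0$, then $Cv_i=0$ and $u_i=0$. With all sums over the indices with $c_i>0$, we have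
\begin{gather*}
Y=\sum u_iv_i^*,\qquad \sum u_iu_i^*=YY^*,\qquad \sum v_iv_i^*\le1,\\
\sum c_i^2v_iv_i^*=Y^*\omega^{-1}Y,\qquad \sum c_i^{-2}u_iu_i^*\le\omega .
\end{gather*}
The first two hold because $\sum v_iv_i^*=1$ when the sum is over all $i$, and $u_i=0$ for the additional indices. For the last, the vectors $c_i^{-1}Cv_i$ are orthonormal in $P\mathcal K$, so $\sum c_i^{-2}Cv_iv_i^*C^*\le P$; multiply by $\omega^{1/2}$ on both sides.

For each $i$ with $c_i>0$, apply \eqref{eq:rankone} to $u_i,v_i$ and then Lemma~\ref{lem:ando}. This gives $Z_i$ with $\operatorname{Re}Z_i=\Phi(\operatorname{Re}u_iv_i^*)$ and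
\begin{equation}\label{eq:block}
\begin{pmatrix}\Phi(u_iu_i^*)&Z_i\\Z_i^*&\Phi(v_iv_i^*)\end{pmatrix}\ge0 .
\end{equation}
Put $Z=\sum Z_i$; then $\operatorname{Re}Z=\Phi(\operatorname{Re}Y)$. Summing \eqref{eq:block} over $i$ gives a positive semi-definite matrix with off-diagonal block $Z$ and diagonal blocks $\Phi(YY^*)$ and $\sum\Phi(v_iv_i^*)\le\Phi(1)\le1$. Replacing the latter block by $1$ preserves positivity; this is the first claim. Conjugating \eqref{eq:block} by $\operatorname{diag}(c_i^{-1},c_i)$ leaves $Z_i$ unchanged and turns the diagonal blocks into $\Phi(c_i^{-2}u_iu_i^*)$ and $\Phi(c_i^2v_iv_i^*)$. Summing, and using $\sum\Phi(c_i^{-2}u_iu_i^*)\le\Phi(\omega)$, gives the second claim.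
\end{proof}

\section{The inequality before optimization}

We now carry out the plan of Section~2 without assuming that $\rho$ and $\mathcal N(\rho)$ are invertible. We also allow $S'$ to be larger than $\mathcal N(S)$, since $\mathcal N$ does not in general transform the regularization $\sigma+\epsilon\Pi_\sigma^\perp$ into one of the same form.

\begin{proposition}\label{prop:pre}
Let $\mathcal N$ be positive with $\Phi(1)\le1$, let $\rho$ be a density operator, let $\rho'=\mathcal N(\rho)$ with $\operatorname{tr}\rho'=1$, and let $\Pi,\Pi'$ be the support projections of $\rho,\rho'$. Let $S>0$ on $\mathcal H$ and $S'>0$ on $\mathcal K$ with $\mathcal N(S)\le S'$. Let $\tau'>0$ on $\mathcal K$ commute with $\Pi'$, and set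
\[
\omega'=\rho'^{-1/2}\tau'\rho'^{-1/2},\qquad \tau=\rho^{1/2}\Phi(\omega')\rho^{1/2}+\kappa(1-\Pi),\quad\kappa>0 .
\]
Then $\tau>0$, $\operatorname{tr}\tau=\operatorname{tr}(\Pi'\tau')+\kappa\operatorname{tr}(1-\Pi)$, and for every operator anti-monotone $f$
\[
\tilde Q_f(\rho\Vert S;\tau)\ \ge\ \tilde Q_f(\rho'\Vert S';\tau').
\]
\end{proposition}

\begin{proof}
\emph{Positivity and trace of $\tau$.} Here $\operatorname{tr}\rho'=1$ is used. We have $\operatorname{tr}\rho\,\Phi(\Pi')=\operatorname{tr}\rho'\Pi'=1=\operatorname{tr}\rho$ and $\Phi(\Pi')\le\Phi(1)\le1$. So the positive semi-definite operator $1-\Phi(\Pi')$ satisfies $\operatorname{tr}\rho(1-\Phi(\Pi'))=0$. Hence $\rho^{1/2}(1-\Phi(\Pi'))\rho^{1/2}=0$, that is, $\Pi\Phi(\Pi')\Pi=\Pi$. Since $\tau'>0$, there is $w>0$ with $\omega'\ge w\Pi'$. Therefore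
\[
\omega:=\Pi\Phi(\omega')\Pi\ \ge\ w\,\Pi\Phi(\Pi')\Pi=w\Pi ,
\]
and $\tau=\rho^{1/2}\omega\rho^{1/2}+\kappa(1-\Pi)>0$. Moreover $\operatorname{tr}\rho\,\Phi(\omega')=\operatorname{tr}\rho'\omega'=\operatorname{tr}\Pi'\tau'$, which gives the trace of $\tau$.

\emph{Comparison of resolvents.} Fix $\lambda\ge0$. Both $\tau$ and $\tau'$ commute with the respective support projections, and $\rho^{-1/2}\tau\rho^{-1/2}=\omega$. So Lemma~\ref{lem:var} applies to $(\rho,S,\tau)$ with $\omega$ and to $(\rho',S',\tau')$ with $\omega'$. Let $Y'=\Pi'Y'$ be a maximizer for $q_\lambda(\rho',S',\tau')$. Lemma~\ref{lem:schwarz}, with $P=\Pi'$, $\omega'$ in place of $\omega$ and $Y'$ in place of $Y$, gives an operator $Z$. Put $Y=\Pi Z$. We compare the three terms.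

\begin{itemize}
\item Linear term: $\operatorname{Re}\operatorname{tr}\rho Y=\operatorname{tr}\rho\operatorname{Re}Z=\operatorname{tr}\rho\,\Phi(\operatorname{Re}Y')=\operatorname{Re}\operatorname{tr}\rho'Y'$.
\item $\lambda$-term: the first block matrix of Lemma~\ref{lem:schwarz} says that $ZZ^*\le\Phi(Y'Y'^*)$. Hence $\operatorname{tr}\rho\,YY^*=\operatorname{tr}\rho\,ZZ^*\le\operatorname{tr}\rho\,\Phi(Y'Y'^*)=\operatorname{tr}\rho'Y'Y'^*$.
\item $S$-term: compressing the second block matrix by $\operatorname{diag}(\Pi,1)$ gives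
\[
\begin{pmatrix}\omega&Y\\Y^*&\Phi(Y'^*\omega'^{-1}Y')\end{pmatrix}\ge0 ,
\]
with $\omega$ invertible on $\Pi\mathcal H$. The Schur complement yields $Y^*\omega^{-1}Y\le\Phi(Y'^*\omega'^{-1}Y')$. Since $\mathcal N(S)\le S'$,
\[
\operatorname{tr}S\,Y^*\omega^{-1}Y\le\operatorname{tr}\mathcal N(S)\,Y'^*\omega'^{-1}Y'\le\operatorname{tr}S'\,Y'^*\omega'^{-1}Y' .
\]
\end{itemize}
So the value at $Y$ in the formula for $q_\lambda(\rho,S,\tau)$ is at least $q_\lambda(\rho',S',\tau')$, and hence $q_\lambda(\rho,S,\tau)\ge q_\lambda(\rho',S',\tau')$. The operator $\tau$ does not depend on $\lambda$ (only $Y$ does), so Lemma~\ref{lem:res} gives the assertion for every $f$.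
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}

Two things separate Theorem~\ref{thm:main} from Proposition~\ref{prop:pre}: $\tau'$ need not commute with the support projection of $\mathcal N(\rho)$, and the regularizations of $\sigma$ and $\sigma'$ must be matched.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $\rho'=\mathcal N(\rho)$, with $\Pi,\Pi'$ the support projections of $\rho,\rho'$. Let $\tau'>0$ with $\operatorname{tr}\tau'\le1$, let $\epsilon'>0$, and put $S_0'=\sigma'+\epsilon'\Pi_{\sigma'}^\perp>0$. It suffices to show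
\begin{equation}\label{eq:goal}
\tilde Q_f(\rho\Vert\sigma)\ \ge\ \tilde Q_f(\rho'\Vert S_0';\tau').
\end{equation}
The right side is continuous in $\tau'$, so we may replace $\tau'$ by $(1-\eta)\tau'$ and let $\eta\downarrow0$ at the end. Hence we may assume $\operatorname{tr}\tau'<1$; the slack will pay for the term $\kappa(1-\Pi)$.

\emph{Reduction to $\tau'$ commuting with $\Pi'$.} The function $F(\tau')=\tilde Q_f(\rho'\Vert S_0';\tau')$ is concave. To see this, put $B=L_{\tau'}R_{S_0'}^{-1}$, which is linear in $\tau'$, so that $L_{\tau'}^{-1}R_{S_0'}=B^{-1}$. For $\lambda>0$, $(B^{-1}+\lambda)^{-1}=\lambda^{-1}\big[1-(1+\lambda B)^{-1}\big]$ is operator concave in $B$, because the inverse is operator convex. For $\lambda=0$ it equals $B$. Also $-bB^{-1}$ is operator concave. Now use \eqref{eq:rep}.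

The unitary $V=2\Pi'-1$ satisfies $V\rho'^{1/2}=\rho'^{1/2}$. Since $L_V$ commutes with $R_{S_0'}$ and $L_{V\tau'V}=L_VL_{\tau'}L_V$, we get $F(V\tau'V)=F(\tau')$. By concavity $F\big(\frac12(\tau'+V\tau'V)\big)\ge F(\tau')$. The averaged operator $\Pi'\tau'\Pi'+(1-\Pi')\tau'(1-\Pi')$ is positive definite, has the same trace and commutes with $\Pi'$. So we may assume that $\tau'$ commutes with $\Pi'$.

\emph{Choice of $\epsilon$.} Let $\delta>0$. Since $\delta S_0'>0$, we have $\epsilon\,\mathcal N(\Pi_\sigma^\perp)\le\delta S_0'$ for all small $\epsilon>0$. Fix such an $\epsilon$. With $S=\sigma+\epsilon\Pi_\sigma^\perp>0$ it follows that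
\[
\mathcal N(S)\le\sigma'+\delta S_0'\le(1+\delta)S_0'=:S' .
\]

\emph{Conclusion.} Since $\operatorname{tr}(\Pi'\tau')\le\operatorname{tr}\tau'<1$, we can choose $\kappa>0$ in Proposition~\ref{prop:pre} so small that $\operatorname{tr}\tau\le1$. Then $\tau$ and $\epsilon$ are admissible in the definition of $\tilde Q_f(\rho\Vert\sigma)$, and
\[
\tilde Q_f(\rho\Vert\sigma)\ \ge\ \tilde Q_f(\rho\Vert\sigma+\epsilon\Pi_\sigma^\perp;\tau)\ \ge\ \tilde Q_f\big(\rho'\Vert(1+\delta)S_0';\tau'\big).
\]
The left side does not depend on $\delta$, and the right side is continuous in $\delta$. Letting $\delta\downarrow0$ gives \eqref{eq:goal}. Taking the supremum over $\tau'$ and $\epsilon'$ proves the theorem.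
\end{proof}

\section{Standard $f$-divergences}

For $\rho,\sigma>0$ the standard (Petz) $f$-divergence is
\[
S_f(\rho\Vert\sigma)=\big\langle\sigma^{1/2},f(L_\rho R_\sigma^{-1})\sigma^{1/2}\big\rangle .
\]
Lemma~\ref{lem:schwarz} applies here in its simplest form, with $P=\omega=1$.

\begin{theorem}\label{thm:petz}
Let $f:(0,\infty)\to\mathbb R$ be operator convex, $\mathcal N$ positive and trace preserving, and $\rho,\sigma>0$. Then
\[
S_f(\rho\Vert\sigma)\ge S_f(\mathcal N(\rho)\Vert\mathcal N(\sigma)),
\]
where the right side is computed on the support of $\mathcal N(1)$, on which $\mathcal N(\rho)$ and $\mathcal N(\sigma)$ are positive definite.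
\end{theorem}

\begin{proof}
The plan is to write $S_f$ as an integral of quadratic quantities in $\rho-\sigma$, each of which is monotone by Lemma~\ref{lem:schwarz}.

If $X\ge0$, then $\mathcal N(X)\le\|X\|_\infty\mathcal N(1)$, where $\|\cdot\|_\infty$ is the operator norm; so every $\mathcal N(X)$ lives on the support of $\mathcal N(1)$, to which we restrict $\mathcal K$. Then $\mathcal N$ is still positive and trace preserving, so $\Phi(1)=1$, and $\alpha\ge r1$ with $r>0$ implies $\mathcal N(\alpha)\ge r\mathcal N(1)>0$.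

\emph{A monotone quadratic quantity.} For $\alpha,\beta>0$ and $\Delta=\Delta^*$ put
\[
D(\alpha,\beta;\Delta)=\langle\Delta,(L_\alpha+R_\beta)^{-1}\Delta\rangle=\max_Y\big\{2\operatorname{Re}\operatorname{tr}\Delta Y-\operatorname{tr}\alpha YY^*-\operatorname{tr}\beta Y^*Y\big\} .
\]
Given $Y'$ on $\mathcal K$, Lemma~\ref{lem:schwarz} with $P=\omega=1$ gives $Z$ with $\operatorname{Re}Z=\Phi(\operatorname{Re}Y')$, $ZZ^*\le\Phi(Y'Y'^*)$ and $Z^*Z\le\Phi(Y'^*Y')$. Since $\Delta$ is Hermitian, $\operatorname{Re}\operatorname{tr}\Delta Z=\operatorname{tr}\Delta\,\Phi(\operatorname{Re}Y')=\operatorname{Re}\operatorname{tr}\mathcal N(\Delta)Y'$. Choosing $Y'$ as a maximizer on $\mathcal K$ we obtain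
\begin{equation}\label{eq:D}
D(\alpha,\beta;\Delta)\ge D(\mathcal N(\alpha),\mathcal N(\beta);\mathcal N(\Delta)).
\end{equation}
The first expression for $D$ also makes sense for $\beta=0$, and letting $\beta\to0$ along multiples of a fixed positive definite operator extends \eqref{eq:D} to this case. Since $sD(\rho,s\sigma;\Delta)\to\langle\Delta,R_\sigma^{-1}\Delta\rangle=\operatorname{tr}\Delta\sigma^{-1}\Delta$ as $s\to\infty$, and likewise on $\mathcal K$, we also get
\begin{equation}\label{eq:chi}
\operatorname{tr}\Delta\sigma^{-1}\Delta\ge\operatorname{tr}\mathcal N(\Delta)\mathcal N(\sigma)^{-1}\mathcal N(\Delta).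
\end{equation}

\emph{Representation of $S_f$.} By Kraus' theorem, $g(x)=(f(x)-f(1))/(x-1)$, with $g(1)=f'(1)$, is operator monotone. Applying \eqref{eq:rep} to $-g$ and subtracting the value at $1$, where $\frac1{1+s}-\frac1{x+s}=\frac{x-1}{(x+s)(1+s)}$, we find
\[
f(x)=f(1)+f'(1)(x-1)+b(x-1)^2+\int_{[0,\infty)}\frac{(x-1)^2}{(x+s)(1+s)}\,d\mu(s)
\]
with $b\ge0$ and $\int\frac{d\mu(s)}{1+s^2}<\infty$. Insert $x=L_\rho R_\sigma^{-1}$ and put $\Delta=\rho-\sigma$. Then
\[
(L_\rho R_\sigma^{-1}-1)\sigma^{1/2}=\Delta\sigma^{-1/2}=R_\sigma^{-1/2}\Delta,\qquad (L_\rho R_\sigma^{-1}+s)^{-1}=R_\sigma(L_\rho+sR_\sigma)^{-1},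
\]
and all these left and right multiplications commute. So the integrand contributes $\langle R_\sigma^{-1/2}\Delta,R_\sigma(L_\rho+sR_\sigma)^{-1}R_\sigma^{-1/2}\Delta\rangle=D(\rho,s\sigma;\Delta)$, divided by $1+s$. The quadratic term contributes $\|\Delta\sigma^{-1/2}\|^2=\operatorname{tr}\Delta\sigma^{-1}\Delta$, and the linear term $\operatorname{tr}\sigma^{1/2}\Delta\sigma^{-1/2}=\operatorname{tr}\Delta$. Therefore
\[
S_f(\rho\Vert\sigma)=f(1)\operatorname{tr}\sigma+f'(1)\operatorname{tr}\Delta+b\operatorname{tr}\Delta\sigma^{-1}\Delta+\int_{[0,\infty)} D(\rho,s\sigma;\Delta)\frac{d\mu(s)}{1+s} .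
\]
The same formula holds for $\mathcal N(\rho),\mathcal N(\sigma)$ and $\mathcal N(\Delta)$. The first two terms are preserved because $\mathcal N$ preserves the trace; the other two do not increase, by \eqref{eq:chi} and by \eqref{eq:D} with $\alpha=\rho$, $\beta=s\sigma$, $s\ge0$.
\end{proof}

\section{The substitute characterizes positivity}

The Schwarz inequality is a stronger demand than positivity, as Example~\ref{ex:half} shows. The inequality used in its place demands exactly positivity.

\begin{proposition}\label{prop:converse}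
For a linear, Hermitian-preserving, unital map $\Phi:\mathcal B(\mathcal K)\to\mathcal B(\mathcal H)$ the following are equivalent:
\begin{enumerate}
\item[(1)] $\Phi$ is positive;
\item[(2)] for every $Y\in\mathcal B(\mathcal K)$ there is $Z\in\mathcal B(\mathcal H)$ with $\operatorname{Re}Z=\Phi(\operatorname{Re}Y)$, $ZZ^*\le\Phi(YY^*)$ and $Z^*Z\le\Phi(Y^*Y)$.
\end{enumerate}
\end{proposition}

\begin{proof}
(1)$\Rightarrow$(2) is Lemma~\ref{lem:schwarz} with $P=\omega=1$. Conversely, (2) gives $\Phi(YY^*)\ge ZZ^*\ge0$ for every $Y$, and every positive semi-definite operator has the form $YY^*$.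
\end{proof}

\begin{thebibliography}{9}
\bibitem{problem} ``1 Introduction'', \url{https://doi.org/10.1007/s11128-024-04376-z}, doi:10.1007/s11128-024-04376-z.
\bibitem{bhatia} Bhatia, \emph{Matrix Analysis}, Ch.~V.
\end{thebibliography}

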